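# A determinant of Legendre symbols that is almost a perfect square

## A first guess, and the prime 5

Throughout, $p$ is a prime with $p\equiv 1\pmod 4$, $\chi=\left(\frac{\cdot}{p}\right)$ is the Legendre symbol (with $\chi(0)=0$), and
$$n=\frac{p-1}{2},$$
which is even. For an integer $d$ consider the $(n+1)\times(n+1)$ determinant
$$T(d,p)=\det\bigl[\chi(i^2+dj^2)\bigr]_{0\le i,j\le n}.$$
We take $d$ to be a quadratic nonresidue, $\chi(d)=-1$, and ask how large this integer is. The question is posed on MathOverflow (https://mathoverflow.net/questions/320206/on-the-determinant-det-fraci2dj2p-0-le-i-j-lep-1-2-with-frac). Two facts are recorded there as known: $\chi(T(d,p))=1$ whenever $\chi(d)=-1$, and $T(d,p)=\pm T(d',p)$ for any two nonresidues $d,d'$ (when $p\equiv1\pmod 4$).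

Here is a natural first guess. The entries are almost all $\pm1$, so large powers of $2$ should divide the determinant. The matrix is real and nearly a group matrix, so its eigenvalues should come in complex conjugate pairs $\lambda\bar\lambda=|\lambda|^2$. And $T(d,p)$ is a square modulo $p$. So one guesses:

> $|T(d,p)|$ is a perfect square.

Test it for $p=5$, where $n=2$ and the squares are $\{1,4\}$. For $d=2$ the numbers $i^2$ are $0,1,4$ and the numbers $2j^2$ are $0,2,3$ modulo $5$, so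
$$T(2,5)=\det\begin{pmatrix}0&-1&-1\\1&-1&1\\1&1&-1\end{pmatrix}=1\cdot\bigl(1\cdot(-1)-1\cdot1\bigr)-1\cdot\bigl(1\cdot1-(-1)\cdot1\bigr)=-2-2=-4 .$$
For $d=3$ the numbers $3j^2$ are $0,3,2$, so the last two columns are exchanged and $T(3,5)=4$. In both cases $|T|=4=2^2$.

The next cases, $p=13$ and $p=17$, are a $7\times7$ and a $9\times 9$ determinant. Before testing them we factor the determinant, which makes both computations short. We shall see that the guess survives $p=13$ and fails at $p=17$, and that it fails because of one single eigenvalue.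

## Diagonalizing over the group of squares

**Notation.** Let $H$ be the group of nonzero squares modulo $p$. It is cyclic of order $n$, and $-1\in H$ since $p\equiv1\pmod 4$. Each element of $H$ is $i^2$ for exactly one $i$ with $1\le i\le n$. Fix a primitive root $g$ modulo $p$; then $g^2$ generates $H$. Put $\zeta=e^{2\pi i/n}$. The characters of $H$ are $\psi_k$, for $k$ modulo $n$, given by
$$\psi_k(g^{2e})=\zeta^{ke}.$$
For $k\not\equiv0$ we have $\sum_{h\in H}\psi_k(h)=0$, and the $n$ characters are linearly independent functions on $H$. For $d\not\equiv0\pmod p$ put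
$$\lambda_k(d)=\sum_{h\in H}\chi(h+d)\,\psi_k(h).$$

For example, if $p=5$ and $g=2$, then $H=\{1,4\}$, $\zeta=-1$, $\psi_1(1)=1$, $\psi_1(4)=-1$, and $\lambda_1(2)=\chi(3)-\chi(6)=-1-1=-2$.

**Lemma 1.** If $\chi(d)=-1$, then
$$T(d,p)=n\prod_{k=1}^{n-1}\lambda_k(d).\tag{1}$$

**Proof.** The purpose is to find eigenvectors. Index the rows and columns $1,\dots,n$ by $a=i^2\in H$ and $b=j^2\in H$. Since $\chi(b)=1$, the inner entries are
$$\chi(a+db)=\chi(b)\,\chi(ab^{-1}+d)=f(ab^{-1}),\qquad f(h)=\chi(h+d).$$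
Let $M$ be this inner matrix. In row $0$ the entries are $\chi(0)=0$ and $\chi(dj^2)=\chi(d)=-1$; in column $0$ they are $0$ and $\chi(i^2)=1$. So the full matrix is
$$\begin{pmatrix}0&-\mathbf 1^T\\ \mathbf 1&M\end{pmatrix}.$$
Let $v_k=(\psi_k(b))_{b\in H}$. Substituting $h=ab^{-1}$, that is $b=ah^{-1}$,
$$(Mv_k)_a=\sum_{b\in H}f(ab^{-1})\psi_k(b)=\sum_{h\in H}f(h)\psi_k(a)\psi_k(h^{-1})=\lambda_{-k}(d)\,\psi_k(a).$$
If $k\not\equiv0$, then $\mathbf 1^Tv_k=0$, so $(0,v_k)$ is an eigenvector of the full matrix with eigenvalue $\lambda_{-k}(d)$. For $k=0$ we have $v_0=\mathbf 1$, and the plane spanned by $e_0$ and $(0,\mathbf 1)$ is invariant: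
$$e_0\mapsto(0,\mathbf 1),\qquad (0,\mathbf 1)\mapsto -n\,e_0+\lambda_0(d)\,(0,\mathbf 1).$$
On this plane the determinant is $0\cdot\lambda_0(d)-(-n)\cdot1=n$. Since the $v_k$ form a basis of $\mathbb C^n$, the plane and the $n-1$ eigenlines together decompose $\mathbb C^{n+1}$. Hence $T(d,p)=n\prod_{k\ne0}\lambda_{-k}(d)$, which is (1) after replacing $k$ by $-k$. $\qquad\blacksquare$

For $p=5$, $d=2$ this gives $2\cdot(-2)=-4$, as found above.

We collect three properties of the $\lambda_k(d)$ for a nonresidue $d$.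

**Halving.** For $h\in H$ we have $h+d\not\equiv0$, since otherwise $d=-h\in H$. So $\chi(h+d)=\pm1$. For $k\not\equiv0$, adding $\sum_h\psi_k(h)=0$ gives
$$\lambda_k(d)=\sum_{h\in H}\bigl(\chi(h+d)+1\bigr)\psi_k(h)=2\nu_k(d),\qquad \nu_k(d)=\sum_{h\in H,\;h+d\in H}\psi_k(h)\in\mathbb Z[\zeta].\tag{2}$$

**Changing $d$.** Let $c\in H$ and let $d\not\equiv0$ be arbitrary. Substituting $h=ch'$ and using $\chi(c)=1$,
$$\lambda_k(cd)=\sum_{h'\in H}\chi(c)\chi(h'+d)\,\psi_k(c)\psi_k(h')=\psi_k(c)\,\lambda_k(d).\tag{3}$$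
Every nonresidue is $cg$ with $c\in H$, and $|\psi_k(c)|=1$. So $|\nu_k(d)|=|\nu_k(g)|$ for every nonresidue $d$. From now on write $\nu_k=\nu_k(g)$. In exponents,
$$\nu_k=\sum_{e\in A}\zeta^{ke},\qquad A=\{e\in\mathbb Z/n:\ \chi(g^{2e}+g)=1\},\qquad k\not\equiv0 .$$

**Conjugation.** Since $\chi(h+d)$ is real, $\lambda_{-k}(d)=\overline{\lambda_k(d)}$, and likewise $\nu_{-k}=\overline{\nu_k}$.

## The primes 13 and 17, and the eigenvalue without a partner

With (1) and (2) the test is a matter of listing $A$.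

*The prime $13$.* Here $n=6$; take $g=2$. The elements $g^{2e}$ for $e=0,\dots,5$ are $1,4,3,12,9,10$, and these are also the squares modulo $13$. Adding $2$ gives $3,6,5,1,11,12$, so $A=\{0,3,5\}$. Since $\zeta^3=-1$,
$$\nu_1=1+\zeta^3+\zeta^5=\zeta^5 .$$
With $w=\zeta^2$, a primitive cube root of unity, $\nu_2=1+1+w^5=2+w^2=1-w$. Finally $\nu_3=1-1-1=-1$. So $|\nu_1|^2=1$, $|\nu_2|^2=3$, and
$$T(2,13)=6\cdot2^5\cdot1\cdot3\cdot(-1)=-576=-24^2 .$$

*The prime $17$.* Here $n=8$; take $g=3$. The elements $g^{2e}$ for $e=0,\dots,7$ are $1,9,13,15,16,8,4,2$. Adding $3$ gives $4,12,16,1,2,11,7,5$, so $A=\{0,2,3,4\}$. Since $\zeta^4=-1$,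
$$\nu_1=1+\zeta^2+\zeta^3+\zeta^4=\zeta^2(1+\zeta),\qquad \nu_3=1+\zeta^6+\zeta^9+\zeta^{12}=\zeta^6(1+\zeta^3),$$
and, with $\zeta^2=i$, $\nu_2=1-1-i+1=1-i$. Last, $\nu_4=1+1-1+1=2$. So $|\nu_1|^2|\nu_3|^2=(2+\sqrt2)(2-\sqrt2)=2$, $|\nu_2|^2=2$, and
$$T(3,17)=8\cdot2^7\cdot2\cdot2\cdot2=8192=2^{13}.$$
This is not a perfect square. The guess is false.

What went wrong? The index $k=n/2$ equals its own negative, so $\lambda_{n/2}$ has no conjugate partner. Give it its own notation.

**Notation.** Let $\psi_*=\psi_{n/2}$, the character of $H$ of order $2$, and $\lambda_*(d)=\lambda_{n/2}(d)$. For a nonresidue $d$ let $Y_d=\nu_{n/2}(d)$, which is an ordinary integer because $\psi_*$ takes the values $\pm1$. Thus $\lambda_*(d)=2Y_d$.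

In (1), pair $k$ with $n-k$ for $1\le k<n/2$. There are $\frac n2-1$ pairs, so the powers of $2$ give $2\cdot 2^{n-2}=2^{n-1}$, and
$$T(d,p)=n\cdot2Y_d\prod_{1\le k<n/2}|2\nu_k|^2=2^n\,Y_d\,Q,\qquad Q=\frac n2\prod_{1\le k<n/2}|\nu_k|^2.\tag{4}$$
For $p=5$ the product is empty.

In our cases $|Y_d|$ is $1$ for $p=5$ and $p=13$, and $2$ for $p=17$. Compare with
$$5=1^2+4\cdot1^2,\qquad 13=3^2+4\cdot1^2,\qquad 17=1^2+4\cdot2^2 .$$
The repaired statement suggests itself: $|Y_d|$ should be the $y$ in $p=x^2+4y^2$, and the rest should be a square. Recall that a prime $p\equiv1\pmod4$ is a sum of two squares in exactly one way up to order and signs; one of the squares is odd and the other even, so the positive integers $x,y$ with $p=x^2+4y^2$ are unique.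

**Theorem A.** Let $p\equiv1\pmod4$ be prime, $p=x^2+4y^2$ with $x,y\ge1$. There is a positive integer $t=t(p)$, depending only on $p$, such that
$$|T(d,p)|=2^{(p-1)/2}\,t(p)^2\,y\qquad\text{for all }d\in\mathbb Z\text{ with }\chi(d)=-1 .$$

This proves the conjecture posed at the source. There is also a sharper form.

**Theorem B.** In the situation of Theorem A:

1. $t(p)=\frac{p-1}4\,s(p)$ with $s(p)$ a positive integer, and $p\nmid t(p)$. The factor $\frac{p-1}4$ cannot be enlarged by a constant integer factor $>1$, since $s(5)=s(13)=s(17)=1$.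
2. Let $a\in\{x,-x\}$ with $a\equiv3\pmod4$. Then $T(d,p)=2^n\,t(p)^2\,Y_d$, where $Y_d\in\{y,-y\}$ is determined by $2Y_d\equiv a\,d^{(p-1)/4}\pmod p$. Equivalently, $T(d,p)=2^{n-2}\,t(p)^2\sum_{u\in\mathbb F_p}\chi(u^3+du)$. In particular, for nonresidues $d,d'$ we have $T(d',p)=T(d,p)$ if $d'/d$ is a quartic residue, and $T(d',p)=-T(d,p)$ otherwise.

Since $n$ is even, Theorem A says that $|T(d,p)|$ is a perfect square exactly when $y$ is.

## The unpaired eigenvalue is a Jacobsthal sum

**Step 1. To show: $|Y_d|=y$ for every nonresidue $d$.** The tool is the character sum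
$$\varphi(d)=\sum_{u\in\mathbb F_p}\chi(u)\,\chi(u^2+d)=\sum_{u\in\mathbb F_p}\chi(u^3+du).$$
For example, for $p=5$: the terms $u=1,2,3,4$ of $\varphi(1)$ are $-1,0,0,-1$, so $\varphi(1)=-2$; all four terms of $\varphi(2)$ are $-1$, so $\varphi(2)=-4$. Note that $\varphi(1)^2+\varphi(2)^2=20=4p$.

*Relation to $\lambda_*$.* Since $\chi(-1)=1$, the rule $u^2\mapsto\chi(u)$ is well defined on $H$. It is a homomorphism to $\{\pm1\}$, nontrivial because $g^2\mapsto-1$. The cyclic group $H$ has only one character of order $2$, so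
$$\psi_*(u^2)=\chi(u).$$
Each $h\in H$ is $u^2$ for two values of $u$, and $u=0$ contributes $0$ to $\varphi$. So for all $d\not\equiv0$,
$$\lambda_*(d)=\tfrac12\varphi(d).\tag{5}$$

*The second moment.* First, for $u,v\in\mathbb F_p$,
$$\sum_{d\in\mathbb F_p}\chi\bigl((u+d)(v+d)\bigr)=p\,[u=v]-1,$$
where $[\,\cdot\,]$ is $1$ or $0$ according to truth. If $u=v$ the sum counts $d\ne-u$, giving $p-1$. If $u\neq v$, put $r=u+d$ and $c=v-u\ne0$: the sum is $\sum_{r\ne0}\chi(r(r+c))=\sum_{r\neq0}\chi(1+c/r)$, and $1+c/r$ runs over all elements other than $1$, so it equals $0-\chi(1)=-1$.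

Expand the square and apply this with $u^2,z^2$ in place of $u,v$:
$$\sum_{d\in\mathbb F_p}\varphi(d)^2=\sum_{u,z\in\mathbb F_p}\chi(uz)\bigl(p\,[u^2=z^2]-1\bigr).$$
The part with $-1$ vanishes because $\sum_{u,z}\chi(u)\chi(z)=0$. In the other part $z=\pm u$ with $u\ne0$, so
$$\sum_{d\in\mathbb F_p}\varphi(d)^2=p\sum_{u\neq0}\bigl(\chi(u^2)+\chi(-u^2)\bigr)=2p(p-1)=4pn .$$

*Only two values occur.* We have $\varphi(0)=\sum_u\chi(u^3)=\sum_u\chi(u)=0$. For $c\ne0$, substituting $u=cu'$,
$$\varphi(dc^2)=\sum_{u'}\chi(c)\chi(u')\,\chi(c^2)\chi(u'^2+d)=\chi(c)\varphi(d).$$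
So for $d\neq 0$ the value $\varphi(d)^2$ depends only on $\chi(d)$. There are $n$ residues and $n$ nonresidues, hence for a nonresidue $d$ we get $n\bigl(\varphi(1)^2+\varphi(d)^2\bigr)=4pn$. Divide by $4n$ and use (5) and $\lambda_*(d)=2Y_d$:
$$p=\lambda_*(1)^2+\lambda_*(d)^2=\lambda_*(1)^2+4Y_d^2 .\tag{6}$$
Here $\lambda_*(1)$ and $Y_d$ are integers, both nonzero because $p$ is odd and not a square. By uniqueness of $p=x^2+4y^2$,
$$|\lambda_*(1)|=x,\qquad |Y_d|=y .$$
This finishes Step 1. By (4), what is left of Theorem A is that $Q$ is a nonzero square of an integer.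

## Why pairing conjugates does not give a square

We have $Q=\frac n2\,|z|^2$ with $z=\prod_{1\le k<n/2}\nu_k\in\mathbb Z[\zeta]$. The sensible first attempt is to show that $z$ is rational up to a root of unity, hence that $|z|^2$ is a rational square, and then to deal with $\frac n2$ separately.

To prove that an element of $\mathbb Q(\zeta)$ is rational one uses Galois theory. Recall that the automorphisms of $\mathbb Q(\zeta)$ are the maps $\sigma_b:\zeta\mapsto\zeta^b$ for $\gcd(b,n)=1$, and that an element fixed by all of them lies in $\mathbb Q$. From $\nu_k=\sum_{e\in A}\zeta^{ke}$ we get $\sigma_b(\nu_k)=\nu_{bk}$. Multiplication by $b$ permutes the nonzero indices, but it does not preserve the half $1\le k<n/2$. When $bk$ lands in the other half, the factor that appears is $\nu_{-k'}=\overline{\nu_{k'}}$ in place of $\nu_{k'}$. At this point the argument stops: nothing so far relates $\nu_{-k'}$ to $\nu_{k'}$ except complex conjugation, and $z$ need not be fixed.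

The case $p=13$ shows that the attempt cannot be saved as it stands. There $z=\zeta^5(1-w)$ and $|z|^2=3$, which is not a square; $\frac n2=3$ is not a square either; only together do they give $Q=9$. So we need two things: an exact formula for $\nu_{-k}$ in terms of $\nu_k$, and an explanation of how $\frac n2$ joins in. Both come from one symmetry.

## The reflection $h\mapsto d^2/h$

**Step 2. To find: a formula for $\nu_{-k}$ in terms of $\nu_k$.** For $h\in H$ and a nonresidue $d$, the element $d^2/h$ is again in $H$, and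
$$\chi\Bigl(\frac{d^2}{h}+d\Bigr)=\chi\Bigl(\frac dh\Bigr)\chi(d+h)=-\chi(h+d).$$
So the reflection $h\mapsto d^2/h$ changes the sign of $\chi(h+d)$. With $d=g$ and $h=g^{2e}$ this is the map $e\mapsto1-e$ on $\mathbb Z/n$:
$$\chi\bigl(g^{2(1-e)}+g\bigr)=\chi\bigl(g\cdot g^{-2e}(g+g^{2e})\bigr)=-\chi\bigl(g^{2e}+g\bigr).\tag{7}$$
All these values are $\pm1$, so the involution $e\mapsto1-e$ interchanges $A$ and its complement. Two consequences follow. First, $|A|=\frac n2$. Second, for $k\not\equiv0$,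
$$\zeta^k\nu_{-k}=\sum_{e\in A}\zeta^{k(1-e)}=\sum_{e\notin A}\zeta^{ke},$$
and therefore
$$\nu_k+\zeta^k\nu_{-k}=\sum_{e\in\mathbb Z/n}\zeta^{ke}=0 .\tag{8}$$
For $p=13$: $A=\{0,3,5\}$ goes to $\{1,4,2\}$, and $\nu_1+\zeta\nu_{-1}=\zeta^5+\zeta\cdot\zeta=\zeta^2(\zeta^3+1)=0$.

**Step 3. To do: correct $\nu_k$ so that $k$ and $-k$ give the same number.** By (8), $\nu_{-k}=-\zeta^{-k}\nu_k$. We look for a simple element of $\mathbb Q(\zeta)$ that picks up the same factor $-\zeta^{-k}$ when $k$ becomes $-k$. Such an element is $\zeta^k-1$, because $\zeta^{-k}-1=-\zeta^{-k}(\zeta^k-1)$. So for $k\not\equiv0\pmod n$ put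
$$\kappa_k=\frac{\nu_k}{\zeta^k-1}\in\mathbb Q(\zeta).$$
Then
$$\kappa_{-k}=\frac{-\zeta^{-k}\nu_k}{-\zeta^{-k}(\zeta^k-1)}=\kappa_k .\tag{9}$$
Since also $\overline{\kappa_k}=\overline{\nu_k}/(\zeta^{-k}-1)=\kappa_{-k}$, the number $\kappa_k$ is real.

**Step 4. To show: $s_0=\prod_{1\le k<n/2}\kappa_k$ is rational.** Let $\gcd(b,n)=1$. Then $\sigma_b(\kappa_k)=\kappa_{bk}$, since $\sigma_b(\nu_k)=\nu_{bk}$ and $\sigma_b(\zeta^k-1)=\zeta^{bk}-1$. As $n$ is even, $b$ is odd, so $b\cdot\frac n2\equiv\frac n2\pmod n$. Hence multiplication by $b$ permutes $(\mathbb Z/n)\setminus\{0,n/2\}$, and it permutes the two-element classes $\{k,-k\}$ of this set. Each class has exactly one representative with $1\le k<n/2$, and by (9) the number $\kappa_k$ depends only on the class. So $\sigma_b$ merely permutes the factors of $s_0$, and $\sigma_b(s_0)=s_0$. All automorphisms fix $s_0$, so $s_0\in\mathbb Q$. (For $p=5$ the product is empty and $s_0=1$.)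

**Step 5. To show: the correction factors supply the missing $\frac n2$.** Putting $X=1$ in $\frac{X^n-1}{X-1}=\prod_{k=1}^{n-1}(X-\zeta^k)$ gives $\prod_{k=1}^{n-1}(1-\zeta^k)=n$. The factor with $k=\frac n2$ is $1-(-1)=2$, and the others pair into conjugates, so
$$n=2\prod_{1\le k<n/2}|1-\zeta^k|^2,\qquad\text{that is,}\qquad \prod_{1\le k<n/2}|1-\zeta^k|^2=\frac n2 .$$
Since $\kappa_k$ is real, $|\nu_k|^2=\kappa_k^2\,|\zeta^k-1|^2$. Inserting this in the definition of $Q$,
$$Q=\frac n2\cdot s_0^2\cdot\prod_{1\le k<n/2}|\zeta^k-1|^2=\Bigl(\frac n2\,s_0\Bigr)^2 .\tag{10}$$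
So $Q$ is the square of a rational number. For $p=13$ we see how this works: $|z|^2=s_0^2\cdot3$, and the $3$ is $\frac n2$.

## Integrality of $t$ and reduction modulo $p$

**Step 6. To show: $t=\frac n2|s_0|$ is an integer.** By (10), $Q=t^2$ with $t\in\mathbb Q$, $t\ge0$. By its definition in (4), $Q=\frac n2\prod\nu_k\nu_{-k}$ with each $\nu_k\in\mathbb Z[\zeta]$ and $\frac n2\in\mathbb Z$; so $Q$ is an algebraic integer. Then $t$, a root of $X^2-Q$, is an algebraic integer too. A rational algebraic integer is an ordinary integer, so $t\in\mathbb Z$ (and hence $Q\in\mathbb Z$).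

**Step 7. To show: $p\nmid t$, and in particular $t>0$.** We map everything to $\mathbb F_p$, where $\chi$ becomes a power.

*The map.* Let $\Phi_n$ be the $n$-th cyclotomic polynomial, the minimal polynomial of $\zeta$; it is monic with integer coefficients, so $\mathbb Z[\zeta]\cong\mathbb Z[X]/(\Phi_n)$. The element $g^2\in\mathbb F_p$ has exact order $n$. It is a root of $X^n-1=\prod_{m\mid n}\Phi_m(X)$ modulo $p$, hence a root of some $\Phi_m$ modulo $p$ with $m\mid n$; if $m<n$, it would be a root of $X^m-1$, contradicting the order. So $\Phi_n(g^2)=0$ in $\mathbb F_p$, and there is a ring homomorphism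
$$\rho:\mathbb Z[\zeta]\to\mathbb F_p,\qquad \rho(\zeta)=g^2 .$$
For $h=g^{2e}$ and $k\ge0$ it sends $\psi_k(h)=\zeta^{ke}$ to $g^{2ke}=h^k$.

*The images.* By Euler's criterion $\chi(u)\equiv u^n\pmod p$ for every $u$. So for $1\le k\le n-1$,
$$\rho(\lambda_k(g))=\sum_{h\in H}(h+g)^n\,h^k=\sum_{j=0}^n\binom nj g^{n-j}\sum_{h\in H}h^{j+k}.$$
The inner sum over the cyclic group $H$ of order $n$ is $n$ if $n\mid j+k$ and $0$ otherwise. As $1\le j+k\le2n-1$, only $j=n-k$ contributes, and
$$\rho(\lambda_k(g))=n\binom nk g^k .\tag{11}$$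
Since $n<p$, neither $n$ nor $\binom nk$ is divisible by $p$, so this is nonzero. From $\lambda_k(g)=2\nu_k$ we get $\rho(\nu_k)\neq0$ for all $1\le k\le n-1$.

*Conclusion.* In $Q=\frac n2\prod_{1\le k<n/2}\nu_k\nu_{n-k}$ every factor has nonzero image under $\rho$. So the integer $Q=t^2$ is nonzero modulo $p$, and $p\nmid t$.

**Proof of Theorem A.** By (4), $T(d,p)=2^n\,Y_d\,Q$. By Step 1, $|Y_d|=y$. By Steps 6 and 7, $Q=t^2$ with $t$ a positive integer. The quantity $Q$ is built from $\nu_k=\nu_k(g)$ and does not involve $d$; and $t^2=|T(d,p)|/(2^ny)$ shows that $t$ does not depend on the choice of $g$ either. Hence $|T(d,p)|=2^n\,t(p)^2\,y$. $\qquad\blacksquare$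

One may ask why the known fact $\chi(T(d,p))=1$ did not reveal the factor $y$. The reason is that $y$ is always a residue modulo $p$. If an odd prime $\ell$ divides $y$, then $p\equiv x^2\pmod \ell$ with $\ell\nmid x$, so by reciprocity $\left(\frac \ell p\right)=\left(\frac p\ell\right)=1$. If $2\mid y$, then $p\equiv x^2\equiv1\pmod8$ and $\chi(2)=1$.

## Divisibility of $t(p)$ by $(p-1)/4$

We have $t=\frac n2|s_0|=\frac{p-1}4|s_0|$, so part 1 of Theorem B amounts to $s_0\in\mathbb Z$.

**Step 8. To show: each $\kappa_k$ with $1\le k<n/2$ is an algebraic integer.** In $\mathbb Z[\zeta]$ each power $\zeta^{ke}$ is congruent to $1$ modulo $\zeta^k-1$. So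
$$\nu_k=\sum_{e\in A}\zeta^{ke}\equiv|A|=\frac n2\pmod{\zeta^k-1},$$
using $|A|=\frac n2$ from Step 2. It suffices to show that $\zeta^k-1$ divides $\frac n2$ in $\mathbb Z[\zeta]$.

Let $m$ be the order of $\zeta^k$. Then $m\mid n$, and $m\geq3$ because $1\le k<n/2$. Now $\Phi_m(1)$ is the product of $1-\eta$ over all primitive $m$-th roots of unity $\eta$, so $1-\zeta^k$ divides $\Phi_m(1)$ in $\mathbb Z[\zeta]$. Recall the textbook values for $m>1$: $\Phi_m(1)=\ell$ if $m$ is a power of a prime $\ell$, and $\Phi_m(1)=1$ otherwise. (They follow from $\prod_{1<m'\mid m}\Phi_{m'}(1)=m$. For $m=\ell^r$, induction on $r$ gives $\Phi_{\ell^r}(1)=\ell$. For other $m$, argue by induction: the prime power divisors of $m$ already contribute the product $m$, and the remaining proper divisors contribute $1$.) There are three cases.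

- If $m$ is not a prime power, then $1-\zeta^k$ divides $1$; it is a unit.
- If $m$ is a power of an odd prime $\ell$, then $1-\zeta^k$ divides $\ell$. Since $\ell\mid n$ and $\ell$ is odd, $\ell\mid\frac n2$.
- If $m$ is a power of $2$, then $4\mid m\mid n$, so $1-\zeta^k$ divides $2$, and $2\mid\frac n2$.

In every case $\zeta^k-1$ divides $\frac n2$, hence it divides $\nu_k$, and $\kappa_k\in\mathbb Z[\zeta]$.

**Proof of Theorem B, part 1.** The number $s_0$ is rational by Step 4 and an algebraic integer by Step 8, so it is an integer. It is nonzero because $t>0$. So $s(p)=|s_0|$ is a positive integer and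
$$t(p)=\frac{p-1}4\,s(p),\qquad s(p)=\Bigl|\prod_{1\le k<(p-1)/4}\kappa_k\Bigr| .$$
That $p\nmid t(p)$ is Step 7.

It remains to compute $s(p)$ in three cases.

- For $p=5$ the product is empty and $s(5)=1$.
- For $p=13$, $g=2$: $\nu_1=\zeta^5$ and $\zeta-1=\zeta^2$, so $\kappa_1=\zeta^3=-1$; and $\nu_2=1-w$ with $w=\zeta^2$, so $\kappa_2=\frac{1-w}{w-1}=-1$. Hence $s_0=1$.
- For $p=17$, $g=3$: $\nu_1=\zeta^2(1+\zeta)$ and $\nu_3=\zeta^6(1+\zeta^3)$. Since $\zeta^8=1$ and $\zeta^4=-1$,
$$\kappa_1\kappa_3=\frac{(1+\zeta)(1+\zeta^3)}{(\zeta-1)(\zeta^3-1)}=\frac{1+\zeta+\zeta^3+\zeta^4}{\zeta^4-\zeta-\zeta^3+1}=\frac{\zeta+\zeta^3}{-(\zeta+\zeta^3)}=-1 .$$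
Also $\kappa_2=\frac{1-i}{i-1}=-1$. Hence $s_0=1$.

So $s(5)=s(13)=s(17)=1$, and no integer constant $c>1$ satisfies $c\cdot\frac{p-1}4\mid t(p)$ for all primes $p\equiv1\pmod4$. $\qquad\blacksquare$

These values agree with the tests: $t(13)=3$ and $2^6\cdot3^2\cdot1=576$; $t(17)=4$ and $2^8\cdot4^2\cdot2=8192$.

## The sign of $T(d,p)$

By (4) and Theorem A's proof, $T(d,p)=2^n\,t(p)^2\,Y_d$ with $Y_d=\pm y$. By (5), $Y_d=\frac12\lambda_*(d)=\frac14\varphi(d)$, so
$$T(d,p)=2^{n-2}\,t(p)^2\sum_{u\in\mathbb F_p}\chi(u^3+du),$$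
the stated character sum formula. Two steps determine the sign of $Y_d$.

**Step 9. To compare $\lambda_*(d)$ with $\lambda_*(1)$ modulo $p$.** For $h=u^2\in H$ we have $\psi_*(h)=\chi(u)\equiv u^n=h^{n/2}\pmod p$. So for every $d\not\equiv0$, residue or not (Euler's criterion also covers the case $h+d=0$),
$$\lambda_*(d)\equiv\sum_{h\in H}(h+d)^n\,h^{n/2}=\sum_{j=0}^n\binom nj d^{n-j}\sum_{h\in H}h^{j+n/2}\pmod p .$$
For $0\le j\le n$, $n$ divides $j+\frac n2$ only if $j=\frac n2$. Hence $\lambda_*(d)\equiv n\binom n{n/2}d^{n/2}\pmod p$. Comparing with $d=1$,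
$$\lambda_*(d)\equiv\lambda_*(1)\,d^{n/2}\pmod p .$$
For a nonresidue $d$ this reads
$$2Y_d\equiv\lambda_*(1)\,d^{(p-1)/4}\pmod p .\tag{12}$$
This congruence determines which of $y,-y$ is $Y_d$: if both satisfied it, $p$ would divide $4y$, which is impossible since $p$ is odd and $0<y<p$.

**Step 10. To show: $\lambda_*(1)=a$.** By Step 1, $\lambda_*(1)=\pm x$, and $x$ is odd, so exactly one of $\pm x$ is $\equiv3\pmod4$. It remains to show $\lambda_*(1)\equiv3\pmod 4$. We group the terms of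
$$\lambda_*(1)=\sum_{h\in H}\chi(h+1)\,\psi_*(h)$$
under $h\leftrightarrow h^{-1}$. The elements of $H$ equal to their inverse are $1$ and $-1$. The term $h=-1$ is $0$, and the term $h=1$ is $\chi(2)$. The other $n-2$ terms are $\pm1$, and the terms of $h$ and $h^{-1}$ are equal, because
$$\chi(h^{-1}+1)=\chi(h^{-1})\chi(1+h)=\chi(h+1),\qquad \psi_*(h^{-1})=\psi_*(h).$$
So $\lambda_*(1)=\chi(2)+2S$ with $S$ a sum of $\frac{n-2}2$ signs. Then $S\equiv\frac{n-2}2\pmod2$, and
$$\lambda_*(1)\equiv\chi(2)+n-2\pmod4 .$$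
If $p\equiv1\pmod8$, then $\chi(2)=1$ and $n\equiv0\pmod 4$, giving $1+0-2\equiv3$. If $p\equiv5\pmod8$, then $\chi(2)=-1$ and $n\equiv2\pmod4$, giving $-1+2-2\equiv3$.

**Proof of Theorem B, part 2.** Step 10 and (12) give $2Y_d\equiv a\,d^{(p-1)/4}\pmod p$, which determines $Y_d\in\{y,-y\}$. The formulas for $T(d,p)$ were shown at the start of this section. Finally let $d,d'$ be nonresidues and $c=d'/d\in H$. By (3) with $k=\frac n2$, $Y_{d'}=\psi_*(c)\,Y_d$, so $T(d',p)=\psi_*(c)\,T(d,p)$. Writing $c=u^2$, we have $\psi_*(c)=\chi(u)$, which is $1$ exactly when $u$ is a square, that is, when $c$ is a quartic residue (the choice of the root $\pm u$ does not matter, since $\chi(-1)=1$). $\qquad\blacksquare$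

We check the signs against the computed values.

- $p=5$, $d=2$: $x=1$, $a=-1$, and $2Y_2\equiv-2\pmod5$, so $Y_2=-1$ and $T(2,5)=2^2\cdot1\cdot(-1)=-4$.
- $p=13$, $d=2$: $x=3$, $a=3$, and $2Y_2\equiv3\cdot2^3=24\equiv-2\pmod{13}$, so $Y_2=-1$ and $T(2,13)=-576$.
- $p=17$, $d=3$: $x=1$, $a=-1$, and $2Y_3\equiv-3^4=-81\equiv4\pmod{17}$, so $Y_3=2$ and $T(3,17)=8192$.
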